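\title{An algebraic matroid whose dual is not algebraic}

\begin{abstract}
We show that the class of algebraic matroids is not closed under duality. The counterexample is an explicit matroid of rank $5$ on $15$ elements, given by linear and quadratic polynomials over $\mathbb F_2$, whose dual is not algebraic over any field. The obstruction is a higher-rank form of the fact that three pairwise coplanar lines that do not lie in one plane pass through a common point. Algebraic polymatroids satisfy this concurrency property after an extension, and four applications of it contradict the ranks of the dual. The same argument shows that the dual is not almost entropic.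
\end{abstract}

\section{Introduction}

A \emph{matroid} $M$ on a finite set $E$ is given by its rank function $r\colon 2^E\to\mathbb Z$, which satisfies $0\le r(S)\le |S|$, is monotone, and is submodular: $r(S)+r(T)\ge r(S\cup T)+r(S\cap T)$. A set $S$ is \emph{independent} if $r(S)=|S|$, and the maximal independent sets are the \emph{bases}. The numbers $r(E)$ and $|E|-r(E)$ are the \emph{rank} and the \emph{corank} of $M$. The \emph{dual} $M^*$ is the matroid on $E$ whose bases are the complements of the bases of $M$. Its rank function is
\begin{equation}\label{eq:dual}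
r^*(S)=r(E\setminus S)+|S|-r(E).
\end{equation}
Thus the amount $|S|-r^*(S)$ by which $S$ fails to be independent in $M^*$ is the rank that $M$ loses when $S$ is deleted. A class of matroids, closed under isomorphism, is \emph{self-dual} if a matroid belongs to it exactly when its dual does.

A matroid is \emph{linear} over a field $F$ if there is a matrix over $F$, with columns indexed by $E$, such that $S$ is independent exactly when the columns in $S$ are linearly independent. The matroid depends only on the row space $V\subseteq F^E$, and the orthogonal complement $V^\perp$ for the form $\sum_{e\in E}x_ey_e$ gives the dual matroid. So the matroids linear over $F$ form a self-dual class.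

A matroid is \emph{algebraic} over a field $K$ if there are an extension $L/K$ and a map $\phi\colon E\to L$ such that $S$ is independent exactly when the elements $\phi(s)$, $s\in S$, are pairwise distinct and algebraically independent over $K$. Equivalently, $r(S)$ is the transcendence degree of $K(\phi(S))$ over $K$. It is \emph{algebraic in characteristic $p$} if it is algebraic over some field of characteristic $p$, and \emph{algebraic} if it is algebraic over some field. The following question is recorded as an open problem in \cite{wiki}.

\begin{quote}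
Is the dual of every algebraic matroid algebraic?
\end{quote}

There are reasons to expect the answer yes. Linear matroids are algebraic, and their duals are linear. In characteristic $0$ an algebraic matroid becomes linear when each $\phi(e)$ is replaced by its differential, so the orthogonal complement is again available (Section~\ref{sec:linear}). In characteristic $p$ this linearization loses information, because a $p$-th power has differential zero. Our counterexample uses this loss in one place, for one square in characteristic $2$.

Let $a_1,a_2,b_1,b_2,t$ be algebraically independent over $K=\mathbb F_2$, and let $L=K(a_1,a_2,b_1,b_2,t)$. Consider the $15$ pairwise distinct elements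
\[
\begin{array}{lll}
x_{11}=a_1,& x_{12}=a_2,& x_{13}=a_1+a_2,\\
x_{21}=b_1,& x_{22}=b_2,& x_{23}=b_1+b_2,\\
x_{31}=a_1+b_1,& x_{32}=a_2+b_2,& x_{33}=a_1+a_2+b_1+b_2,
\end{array}
\]
\[
\begin{array}{ll}
T_1=t, & S_1=t+a_2b_1,\\
T_2=t+a_1b_2+a_2b_1, & S_2=t+a_1b_2,\\
T_3=t+a_1b_2+a_2b_1+a_1a_2,\qquad & S_3=t+a_1(b_1+b_2).
\end{array}
\]
Throughout, $M$ is the algebraic matroid over $K$ that they define on $E=\{x_{ij}\}\cup\{T_i\}\cup\{S_j\}$. It has rank $5$, since $E\subseteq L$ contains $a_1,a_2,b_1,b_2,t$, and its dual has rank $10$.

\begin{theorem}\label{thm:main}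
The matroid $M$ is algebraic over $\mathbb F_2$, but $M^*$ is not algebraic over any field, of any characteristic. Hence the class of algebraic matroids is not self-dual.
\end{theorem}

The proof of Theorem~\ref{thm:main} uses only textbook commutative algebra. The second theorem is a supplement. A matroid is \emph{almost entropic} if its rank function is a limit of positive multiples of entropy functions of finite random vectors; Section~\ref{sec:more} recalls the definitions and the two published results on which part (1) relies.

\begin{theorem}\label{thm:more}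
\begin{enumerate}
\item[(1)] $M^*$ is not almost entropic. Consequently, every class of matroids that contains all matroids algebraic in characteristic $2$ and is contained in the class of almost entropic matroids fails to be self-dual. In particular, the algebraic matroids, the matroids algebraic in characteristic $2$, and the almost entropic matroids each form a class that is not self-dual.
\item[(2)] The class of matroids algebraic in characteristic $0$ is self-dual. The class of matroids algebraic in characteristic $2$ is not.
\item[(3)] For all $\rho\ge 5$ and $\sigma\ge 10$ there is a matroid of rank $\rho$ and corank $\sigma$, algebraic in characteristic $2$, whose dual is not algebraic.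
\end{enumerate}
\end{theorem}

We do not decide whether, for an odd prime $p$, the class of matroids algebraic in characteristic $p$ is self-dual.

To show that $M^*$ is not algebraic we need an incidence theorem that holds in every algebraic matroid and fails in $M^*$. Section~\ref{sec:nine} proves its model, a statement about nine points in projective $3$-space. The proof needs only one way of producing new points, which Section~\ref{sec:tripods} isolates as the \emph{tripod property}; Section~\ref{sec:algebraic} proves this property for transcendence degree. Sections~\ref{sec:ranks} and~\ref{sec:exclusion} compute the relevant ranks of $M^*$ and run the nine-point argument on them.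

\section{Linear forms and differentials}\label{sec:linear}

For a field extension $L/K$, the space of differentials $\Omega_{L/K}$ is the $L$-vector space generated by symbols $df$, $f\in L$, subject to $d(f+g)=df+dg$, $d(fg)=f\,dg+g\,df$, and $dc=0$ for $c\in K$. We use two textbook facts. If $L=K(y_1,\dots,y_n)$ is a rational function field, then $dy_1,\dots,dy_n$ is a basis of $\Omega_{L/K}$. If $K$ has characteristic $0$, then a finite family in $L$ is algebraically independent over $K$ if and only if its differentials are linearly independent over $L$.

\begin{lemma}\label{lem:linear}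
\begin{enumerate}
\item[(i)] Let $\tau_1,\dots,\tau_\rho$ be algebraically independent over a field $F$. A family of linear forms $\sum_i v_i\tau_i$ with $v_i\in F$ is algebraically independent over $F$ if and only if it is linearly independent over $F$. Hence a matroid linear over $F$ is algebraic over $F$.
\item[(ii)] If $M_0$ is algebraic over a field $K_0$ of characteristic $0$ through $\phi\colon E_0\to L_0$, then $M_0$ is linear over $L_0$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) A linear relation is an algebraic relation. Conversely, a linearly independent family extends to a basis of the space of linear forms; the $\rho$ forms of this basis generate the field $F(\tau_1,\dots,\tau_\rho)$ of transcendence degree $\rho$, so they are algebraically independent. For the last claim, replace each column $(v_1,\dots,v_\rho)$ of a representing matrix by the form $\sum_iv_i\tau_i$.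

(ii) Choose a basis of the span of the vectors $d\phi(s)$, $s\in E_0$, in $\Omega_{L_0/K_0}$, and take the coordinate vectors of the $d\phi(s)$ as columns.
\end{proof}

For instance, the nonlinear dependence among $a$, $b$ and $ab$ becomes the linear dependence among $da$, $db$ and $a\,db+b\,da$. The proof of (ii) breaks down in characteristic $p$ already for one element: if $y$ is transcendental over $\mathbb F_p$, so is $y^p$, but $d(y^p)=py^{p-1}dy=0$.

\section{Nine points in space}\label{sec:nine}

We describe subspaces of $F^4$ of dimension $1,2,3$ as points, lines and planes. The basic fact is that \emph{three pairwise coplanar lines that do not lie in one plane are concurrent}. Indeed, let $X,Y,Z$ have dimension $2$, pairwise sums of dimension $3$, and $X+Y+Z=F^4$. Then $X\cap Z$ and $Y\cap Z$ have dimension $1$ and lie in $(X+Y)\cap Z$, which has dimension $3+2-4=1$. So $X\cap Z=Y\cap Z$ is a point on all three lines.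

Arrange nine vectors $p_{ij}\in F^4$, $i,j\in\{1,2,3\}$, in a square grid. The four vectors outside row $m$ and column $n$ form the \emph{rectangle} $(m,n)$.

\begin{proposition}\label{prop:nine}
Suppose that each row is linearly independent, that any two rows span $F^4$, that any two columns span $F^4$, and that any three vectors of a rectangle are linearly independent. If the eight rectangles $(m,n)\neq(3,3)$ span planes, then the rectangle $(3,3)$ spans a plane.
\end{proposition}

The hypotheses can be met: take $p_{ij}=q_i+y_j$ with $(q_i)=(e_3,e_4,e_3+e_4)$ and $(y_j)=(e_1,e_2,e_1+e_2)$.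

\begin{proof}
Row $i$ is a triangle in a plane $\Pi_i$. Let $L_i^n$ be its side opposite to $p_{in}$, the line spanned by the two other vectors of the row; see Figure~\ref{fig:nine}. For $\{i,k,m\}=\{1,2,3\}$ the rectangle $(m,n)$ spans $L_i^n+L_k^n$.

\emph{Two new points.} The lines $L_1^2,L_2^2,L_3^2$ are pairwise coplanar, and together they span $F^4$ because columns $1$ and $3$ do. So they pass through a point $u$. For the same reason $L_1^1,L_2^1,L_3^1$ pass through a point $v$.

\emph{The point $u$ is not a vertex.} It lies on $L_i^2=\langle p_{i1},p_{i3}\rangle$. If it were $\langle p_{i1}\rangle$ or $\langle p_{i3}\rangle$, that vertex would lie on $L_k^2=\langle p_{k1},p_{k3}\rangle$ for $k\ne i$, and three vectors of a rectangle would be dependent.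

\emph{A new line.} We have $u\neq v$, since otherwise $u$ would be the vertex $L_1^2\cap L_1^1=\langle p_{13}\rangle$. So $W=u+v$ is a line, and it lies in every $\Pi_i$. Since $\Pi_i+\Pi_k=F^4$, we get $\Pi_i\cap\Pi_k=W$ for $i\ne k$. Put $X_i=L_i^3=\langle p_{i1},p_{i2}\rangle$. As $u\ne\langle p_{i1}\rangle$, we have $p_{i3}\in\langle p_{i1}\rangle+u$, so $X_i+W=\Pi_i$ and $w_i=X_i\cap W$ is a point.

\emph{Conclusion.} The lines $X_1$ and $X_3$ span a plane, so they meet in a point. This point lies in $\Pi_1\cap\Pi_3=W$, so it equals both $w_1$ and $w_3$. In the same way $w_2=w_3$. Hence $X_1$ and $X_2$ meet, and the rectangle $(3,3)$, which contains three independent vectors, spans a plane.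
\end{proof}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\draw[thick] (-0.6,0)--(8.6,0) node[right]{$W$};
\draw (0,0)--(2,3)--(4,0);
\draw (0,0)--(3.5,-2.4)--(4,0);
\draw[dashed] (1.333,2)--(8,0)--(2.333,-1.6);
\fill (0,0) circle (1.6pt) node[above left]{$u$};
\fill (4,0) circle (1.6pt) node[above right]{$v$};
\fill (8,0) circle (1.6pt) node[above right]{$w_1=w_3$};
\fill (1.333,2) circle (1.6pt) node[left]{$p_{11}$};
\fill (3,1.5) circle (1.6pt) node[above right]{$p_{12}$};
\fill (2,3) circle (1.6pt) node[above]{$p_{13}$};
\fill (2.333,-1.6) circle (1.6pt) node[below left]{$p_{31}$};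
\fill (3.75,-1.2) circle (1.6pt) node[below right]{$p_{32}$};
\fill (3.5,-2.4) circle (1.6pt) node[below]{$p_{33}$};
\end{tikzpicture}
\caption{Two of the three rows of a grid of nine points in $3$-space. Each row is a triangle whose plane contains the line $W$; the two planes are drawn above and below $W$. The sides $p_{i1}p_{i3}$ pass through $u$, the sides $p_{i2}p_{i3}$ pass through $v$, and the dashed third sides meet on $W$.}
\label{fig:nine}
\end{figure}

Proposition~\ref{prop:nine} tells us what to look for. Imagine a matroid of rank $4$ on the grid with the ranks assumed in the proposition, but with a ninth rectangle of rank $4$. The complement of the rectangle $(m,n)$ is the \emph{cross} formed by row $m$ and column $n$. By \eqref{eq:dual}, the dual has rank $5$, its rows and columns have rank $4+3-4=3$, eight crosses have rank $3+5-4=4$, and the ninth cross has rank $5$. The matroid $M$ has this pattern of ranks once $T_m$ is added to row $m$ and $S_n$ to column $n$. The six added elements raise the ranks in $M^*$: the ranks $1,2,3,4$ of points, lines, planes and space become $3,5,7,9$. A new ``point'' then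 has rank $3$, which no element of a matroid can have, so we work with polymatroids.

\section{Polymatroids and tripods}\label{sec:tripods}

A \emph{polymatroid} on a finite set $N$ is a monotone, submodular function $h\colon2^N\to\mathbb R_{\ge0}$ with $h(\emptyset)=0$. Rank functions of matroids are examples; so is $h(S)=\dim\sum_{i\in S}V_i$ for subspaces $V_i$ of a vector space. We write $XY$ for $X\cup Y$ in arguments of $h$, and we omit braces around single elements. An \emph{extension} of $h$ is a polymatroid on a larger set that agrees with $h$ on $2^N$. Put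
\[
\operatorname{cl}(S)=\{e\in N: h(Se)=h(S)\},\qquad \delta(X,Y)=h(X)+h(Y)-h(XY).
\]
We call $\delta(X,Y)$ the \emph{overlap} of $X$ and $Y$. For subspaces it is the dimension of the intersection of the spans. In general there is no intersection, and the overlap only bounds what $X$ and $Y$ can have in common.

\begin{lemma}\label{lem:closure}
Let $h$ be a polymatroid on $N$.
\begin{enumerate}
\item[(i)] $T\subseteq\operatorname{cl}(S)$ if and only if $h(ST)\le h(S)$. In that case $h(T)\le h(S)$ and $\operatorname{cl}(T)\subseteq\operatorname{cl}(S)$. In particular, sets with equal closures have equal rank.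
\item[(ii)] If $Z\subseteq\operatorname{cl}(X)\cap\operatorname{cl}(Y)$, then $h(Z)\le\delta(X,Y)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) If $h(ST)\le h(S)$, then $h(Se)=h(S)$ for $e\in T$ by monotonicity. Conversely, let $T\subseteq\operatorname{cl}(S)$ and add the elements of $T$ one at a time: for $T'\subseteq T$ and $e\in T\setminus T'$, submodularity gives $h(ST'e)-h(ST')\le h(Se)-h(S)=0$. So $h(T)\le h(ST)=h(S)$. If $e\in\operatorname{cl}(T)$, then $h(Se)\le h(STe)\le h(ST)+h(Te)-h(T)=h(S)$.

(ii) By (i), submodularity and monotonicity, $h(X)+h(Y)=h(XZ)+h(YZ)\ge h(XYZ)+h(Z)\ge h(XY)+h(Z)$.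
\end{proof}

\begin{definition}
Let $h$ be a polymatroid on $N$ and $\mu\ge0$. A triple $(X,Y,Z)$ of subsets of $N$ is a \emph{$\mu$-tripod} if
\[
\delta(X,Y)=\delta(X,Z)=\delta(Y,Z)=\mu\qquad\text{and}\qquad h(XYZ)=h(X)+h(Y)+h(Z)-2\mu .
\]
An \emph{apex} of the tripod is an element $c$ with $h(c)=\mu$ and $c\in\operatorname{cl}(X)\cap\operatorname{cl}(Y)\cap\operatorname{cl}(Z)$. A class $\mathcal C$ of polymatroids has the \emph{tripod property} if for every $h\in\mathcal C$ on $N$ and every tripod of $h$ there is an extension of $h$ in $\mathcal C$ to $N\cup\{c\}$, with $c$ a new element, in which $c$ is an apex of the tripod.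
\end{definition}

Given the first three equations, the last one says that $\delta(X\cup Y,Z)=\mu$: the set $Z$ has no more overlap with $X\cup Y$ than with $X$ or with $Y$. Three pairwise coplanar lines spanning $F^4$ have ranks $2$, pairwise ranks $3$ and total rank $4$, so they form a $1$-tripod. The dimension count at the start of Section~\ref{sec:nine}, with $\mu$ in place of $1$, shows that for subspaces $X\cap Z=Y\cap Z$ is an apex. The last equation cannot be dropped: the three sides of a triangle have pairwise overlap $1$ and no common point. The tripods in $M^*$ will have ranks $5$, pairwise ranks $7$ and total rank $9=15-2\cdot3$, so $\mu=3$.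

Since the extension lies in $\mathcal C$ and agrees with $h$ on $2^N$, the property can be applied repeatedly, and all ranks and closure relations found earlier persist. The concluding step of Proposition~\ref{prop:nine} takes the following form.

\begin{lemma}\label{lem:two}
Let $\mathcal C$ have the tripod property and let $h\in\mathcal C$. If $(X_1,X_3,W)$ and $(X_2,X_3,W)$ are $\mu$-tripods of $h$, then $\delta(X_1,X_2)\ge\mu$.
\end{lemma}

\begin{proof}
Extend $h$ twice, adjoining an apex $c$ of the first tripod and an apex $d$ of the second. Both lie in $\operatorname{cl}(X_3)\cap\operatorname{cl}(W)$, so $h(cd)\le\delta(X_3,W)=\mu=h(d)$ by Lemma~\ref{lem:closure}(ii). Hence $c\in\operatorname{cl}(d)\subseteq\operatorname{cl}(X_2)$. Now $c\in\operatorname{cl}(X_1)\cap\operatorname{cl}(X_2)$, and $\mu=h(c)\le\delta(X_1,X_2)$.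
\end{proof}

\begin{example}
Partition an $8$-element set into pairs $X_1,X_2,X_3,W$, and declare every $4$-element subset a basis except the five unions of two pairs other than $X_1\cup X_2$. Two non-bases never share three elements, so of two possible exchanges of one element of a basis at least one gives a basis, and this is a matroid of rank $4$, the V\'amos matroid. The triples $(X_1,X_3,W)$ and $(X_2,X_3,W)$ are $1$-tripods and $\delta(X_1,X_2)=0$, so by Lemma~\ref{lem:two} it lies in no class with the tripod property. This does not help with duality: in the dual the non-bases are the five unions other than $X_3\cup W$, so the dual is isomorphic to the matroid itself. In the nine-point configuration the fourth line $W$ is not part of the ground set and is constructed along the way.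
\end{example}

\section{Algebraic polymatroids have the tripod property}\label{sec:algebraic}

A polymatroid $h$ on $N$ is \emph{algebraic} if there are an algebraically closed field $\Omega$, an algebraically closed subfield $k$, and finite sets $\Phi(i)\subset\Omega$, $i\in N$, with
\[
h(S)=\operatorname{trdeg}_k k\Bigl(\,\bigcup_{i\in S}\Phi(i)\Bigr)\qquad(S\subseteq N).
\]
The rank function of a matroid that is algebraic through $\phi\colon E_0\to L_0$ over $K_0$ is algebraic in this sense. Let $\Omega$ be an algebraic closure of $L_0$, let $k$ be the algebraic closure of $K_0$ in $\Omega$, and put $\Phi(s)=\{\phi(s)\}$. The field $k(\phi(S))$ is algebraic over $K_0(\phi(S))$ and $k$ is algebraic over $K_0$, so $\operatorname{trdeg}_kk(\phi(S))=\operatorname{trdeg}_{K_0}K_0(\phi(S))$ by additivity of transcendence degree in towers.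

\begin{proposition}\label{prop:algebraic}
The class of algebraic polymatroids has the tripod property.
\end{proposition}

This is closely related to the pseudomodularity theorem of Dress and Lov\'asz; we give a full proof. The candidate for the apex is forced: it must lie in $C=A\cap B$, where $A$ and $B$ are the algebraic closures of $k(X)$ and $k(Y)$. The difficulty is that $C$ may be smaller than the overlap predicts (Remark~\ref{rem:two}), and the third set must be used to produce elements of $C$. The tripod equations say that $Z$ has the same transcendence degree over $A$, over $B$, and over the closure $D$ of both. So the polynomial relations of $Z$ over $D$ are generated by those with coefficients in $A$, and also by those with coefficients in $B$. A normalized set of generators is unique, so its coefficients lie in $A\cap B$. The two lemmas below make these two sentences precise.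

We use the following textbook facts on a finitely generated algebra $R$ over a field $F$ and an extension field $F'$; $\dim$ is Krull dimension.
\begin{enumerate}
\item[(F1)] If $R$ is a domain, $\dim R$ is the transcendence degree of its fraction field over $F$.
\item[(F2)] $\dim(F'\otimes_FR)=\dim R$. (By Noether normalization $R$ is finite over a polynomial subring, and this persists after tensoring with $F'$.)
\item[(F3)] If $F$ is algebraically closed and $R$ is a domain, then $F'\otimes_FR$ is a domain.
\item[(F4)] If $\mathfrak p\subsetneq\mathfrak q$ are primes of $R$, then $\dim R/\mathfrak q<\dim R/\mathfrak p$.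
\end{enumerate}

Fix $z=(z_1,\dots,z_q)\in\Omega^q$. For a subfield $F\subseteq\Omega$ let $I_F$ be the prime ideal of all $f\in F[\mathbf t]=F[t_1,\dots,t_q]$ with $f(z)=0$, and write $\operatorname{trdeg}(z/F)=\operatorname{trdeg}_FF(z)$. For $F\subseteq F'$, let $F'I_F$ be the $F'$-linear span of $I_F$ in $F'[\mathbf t]$. It is an ideal contained in $I_{F'}$, and $F'[\mathbf t]/F'I_F=F'\otimes_F(F[\mathbf t]/I_F)$.

\begin{lemma}\label{lem:ideal}
Let $F\subseteq F'$ be subfields of $\Omega$ with $F$ algebraically closed. Then $I_{F'}=F'I_F$ if and only if $\operatorname{trdeg}(z/F')=\operatorname{trdeg}(z/F)$.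
\end{lemma}

\begin{proof}
By (F3) the ideal $F'I_F$ is prime. By (F1) and (F2), $\dim F'[\mathbf t]/F'I_F=\operatorname{trdeg}(z/F)$ and $\dim F'[\mathbf t]/I_{F'}=\operatorname{trdeg}(z/F')$. By (F4), the nested primes $F'I_F\subseteq I_{F'}$ are equal if and only if these dimensions are equal.
\end{proof}

The lemma needs $F$ algebraically closed: for $F=\mathbb R$, $F'=\mathbb C$ and $z=\sqrt{-1}$ the ideals are $(t^2+1)$ and $(t-\sqrt{-1})$.

\begin{lemma}\label{lem:field}
Let $V$ be a vector space over a field $D$ with basis $\mathcal M$. For a subfield $F\subseteq D$ let $V_F$ be the set of $F$-linear combinations of $\mathcal M$. Let $A,B$ be subfields of $D$ and $U$ a subspace of $V$. If $U$ is spanned over $D$ by $U\cap V_A$, and also by $U\cap V_B$, then $U$ is spanned over $D$ by $U\cap V_{A\cap B}$.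
\end{lemma}

\begin{proof}
The images of $\mathcal M$ span $V/U$, so there is a subset $\Sigma\subseteq\mathcal M$ that maps bijectively onto a basis of $V/U$. For each $w\in\mathcal M\setminus\Sigma$ there are unique coefficients $c_{w,s}\in D$, almost all zero, with
\[
g_w=w-\sum_{s\in\Sigma}c_{w,s}\,s\in U .
\]
The $g_w$ span $U$: subtracting a suitable combination of them from $f\in U$ leaves a combination of elements of $\Sigma$ that lies in $U$, hence is $0$. It remains to show that $c_{w,s}\in A\cap B$.

Choose an $A$-linear map $\pi\colon D\to A$ with $\pi(1)=1$, and apply it to coordinates to get an additive map $\pi\colon V\to V_A$. For $\lambda\in D$ and $f\in V_A$ we have $\pi(\lambda f)=\pi(\lambda)f$. As $U$ is spanned by $U\cap V_A$, this gives $\pi(U)\subseteq U$. So $\pi(g_w)=w-\sum_s\pi(c_{w,s})s$ lies in $U$, and uniqueness gives $c_{w,s}=\pi(c_{w,s})\in A$. The same argument with $B$ in place of $A$ gives $c_{w,s}\in B$.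
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:algebraic}]
Let $(X,Y,Z)$ be a $\mu$-tripod of an algebraic polymatroid $h$, and identify $X,Y,Z$ with the corresponding finite subsets of $\Omega$. Let $A,B,D$ be the algebraic closures in $\Omega$ of $k(X)$, $k(Y)$, $k(X\cup Y)$. Put $C=A\cap B$, an algebraically closed field containing $k$. Let $z$ enumerate $Z$ and put $e=h(Z)-\mu$. The equations $\delta(X,Z)=\delta(Y,Z)=\delta(X\cup Y,Z)=\mu$ read
\[
\begin{aligned}
\operatorname{trdeg}(z/A)&=h(XZ)-h(X)=e,\\
\operatorname{trdeg}(z/B)&=h(YZ)-h(Y)=e,\\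
\operatorname{trdeg}(z/D)&=h(XYZ)-h(XY)=e.
\end{aligned}
\]
By Lemma~\ref{lem:ideal}, $I_D=DI_A=DI_B$. Apply Lemma~\ref{lem:field} to $V=D[\mathbf t]$ with the basis of monomials and $U=I_D$; here $V_F=F[\mathbf t]$ and $U\cap V_F=I_F$. We obtain $I_D=DI_C$, and Lemma~\ref{lem:ideal} gives $\operatorname{trdeg}(z/C)=e$.

Put $\gamma=\operatorname{trdeg}_kC$, which is finite because $C\subseteq A$. Since $k(Z)\subseteq C(Z)$, we have $\gamma+e=\operatorname{trdeg}_kC(Z)\ge h(Z)=\mu+e$, so $\gamma\ge\mu$. For the opposite inequality let $\beta$ be a transcendence basis of $A$ over $C$. Then $A$ is algebraic over $C(\beta)\subseteq B(\beta)$, so $D$ is algebraic over $B(\beta)$. Using $\delta(X,Y)=\mu$ we get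
\[
h(X)-\mu=h(XY)-h(Y)=\operatorname{trdeg}_BD\le|\beta|=h(X)-\gamma .
\]
Thus $\gamma=\mu$. It follows that $\operatorname{trdeg}_kC(Z)=\mu+e=\operatorname{trdeg}_kk(Z)$, so $C$ is algebraic over $k(Z)$. By definition $C$ is algebraic over $k(X)$ and over $k(Y)$. Adjoin a new element $c$ and let $\Phi(c)$ be a transcendence basis of $C$ over $k$. The extension is algebraic, $h(c)=\mu$, and $h(Xc)=h(X)$, $h(Yc)=h(Y)$, $h(Zc)=h(Z)$.
\end{proof}

\begin{remark}\label{rem:two}
Two sets alone need not have a common element of rank equal to their overlap. Let $\alpha,\beta,\gamma$ be algebraically independent over $k$, $X=\{\alpha,\beta\}$ and $Y=\{\gamma,\alpha+\beta\gamma\}$, so that $\delta(X,Y)=2+2-3=1$. With $A,B,C$ as above, suppose that $\operatorname{trdeg}_kC=1$, and let $z=(\gamma,\alpha+\beta\gamma)$. Then $\operatorname{trdeg}(z/C)=1=\operatorname{trdeg}(z/A)$, so $I_A=AI_C$. As in the proof of Lemma~\ref{lem:field}, a $C$-linear map $\pi\colon A\to C$ with $\pi(1)=1$ sends $t_2-\beta t_1-\alpha\in I_A$ to $t_2-\pi(\beta)t_1-\pi(\alpha)\in I_A$. The difference vanishes at $t_1=\gamma$, which is transcendental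 over $A$, so $\alpha,\beta\in C$, a contradiction. Since $\operatorname{trdeg}_kC\le\delta(X,Y)=1$ by Lemma~\ref{lem:closure}(ii), we conclude that $C=k$.
\end{remark}

\section{Ranks in $M$ and in $M^*$}\label{sec:ranks}

Arrange $E$ in a $4\times4$ array with one corner missing:
\[
\begin{array}{ccc|c}
x_{11}&x_{12}&x_{13}&T_1\\
x_{21}&x_{22}&x_{23}&T_2\\
x_{31}&x_{32}&x_{33}&T_3\\ \hline
S_1&S_2&S_3&
\end{array}
\]
For $m,n\in\{1,2,3\}$ put $\mathrm{Row}_m=\{x_{m1},x_{m2},x_{m3},T_m\}$ and $\mathrm{Col}_n=\{x_{1n},x_{2n},x_{3n},S_n\}$. The \emph{cross} $C_{mn}=\mathrm{Row}_m\cup\mathrm{Col}_n$ has $7$ elements. We call the $x_{ij}$ the \emph{forms}. Let $r$ be the rank function of $M$.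

The forms lie in the $4$-dimensional $\mathbb F_2$-space $\Lambda=\langle a_1,a_2,b_1,b_2\rangle$. Identify $\Lambda$ with $\mathbb F_2^2\otimes\mathbb F_2^2$ so that $x_{ij}=\varepsilon_i\otimes\varepsilon_j$, where $\varepsilon_1,\varepsilon_2$ and $\varepsilon_3=\varepsilon_1+\varepsilon_2$ are the three nonzero vectors of $\mathbb F_2^2$. Any two of the $\varepsilon_i$ form a basis of $\mathbb F_2^2$. Therefore the forms of a row or of a column span a $2$-dimensional space, and any two of them already span it; the forms of two different rows span $\Lambda$; and the forms of $C_{mn}$ span $\varepsilon_m\otimes\mathbb F_2^2+\mathbb F_2^2\otimes\varepsilon_n$, which has dimension $3$. Each $T_i$ and $S_j$ lies in $t+\mathbb F_2[a_1,a_2,b_1,b_2]$ and so is transcendental over $K(a_1,a_2,b_1,b_2)$. With Lemma~\ref{lem:linear}(i) this gives a rule: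
\begin{equation}\label{eq:rule}
\begin{minipage}{0.85\textwidth}
if the forms in $G\subseteq E$ span a space of dimension $s$ and $G$ contains some $T_i$ or $S_j$, then $r(G)\ge s+1$, with equality if $G$ contains exactly one such element or $s=4$.
\end{minipage}
\end{equation}
In particular $r(\mathrm{Row}_m)=r(\mathrm{Col}_n)=3$. A cross contains both $T_m$ and $S_n$, and its rank depends on whether $T_m+S_n$, a quadratic form in $a_1,a_2,b_1,b_2$, is algebraic over the forms of the cross.

\begin{lemma}\label{lem:crosses}
$r(C_{mn})=4$ for $(m,n)\neq(3,3)$, and $r(C_{33})=5$.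
\end{lemma}

\begin{proof}
In characteristic $2$ the sums $T_m+S_n$ are as follows.
\[
\begin{array}{c|ccc}
 & S_1 & S_2 & S_3\\ \hline
T_1 & a_2b_1=x_{12}x_{21} & a_1b_2=x_{11}x_{22} & a_1(b_1+b_2)=x_{11}x_{23}\\
T_2 & a_1b_2=x_{22}x_{11} & a_2b_1=x_{21}x_{12} & b_1(a_1+a_2)=x_{21}x_{13}\\
T_3 & (a_2+b_2)a_1=x_{32}x_{11} & (a_1+b_1)a_2=x_{31}x_{12} & x_{31}x_{13}+a_1^2
\end{array}
\]
For the last entry, $T_3+S_3=a_2b_1+a_1a_2+a_1b_1$, while $x_{31}x_{13}=(a_1+b_1)(a_1+a_2)=a_1^2+a_1a_2+a_1b_1+a_2b_1$.

In each entry with $(m,n)\ne(3,3)$ the first factor lies in row $m$ and the second in column $n$. So $S_n$ lies in the field generated by $C_{mn}\setminus\{S_n\}$, and this set has rank $3+1=4$ by \eqref{eq:rule}.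

For $(3,3)$ we have $a_1^2=T_3+S_3+x_{31}x_{13}\in K(C_{33})$, so $a_1$ is algebraic over $K(C_{33})$. The forms of $C_{33}$ span $\langle a_1+b_1,\;a_2+b_2,\;a_1+a_2\rangle$. Every element of this $3$-dimensional space is a sum of an even number of variables, so $a_1$ is not in it, and together with $a_1$ it spans $\Lambda$. Hence $a_1,a_2,b_1,b_2$ are algebraic over $K(C_{33})$, and then so is $t$, because $T_3\in C_{33}$.
\end{proof}

We now pass to the dual, where $r^*(G)=r(E\setminus G)+|G|-5$. The sets that play the roles of the plane $\Pi_i$ and the side $L_i^n$ are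
\[
R_i=\mathrm{Row}_i\cup\{S_1,S_2,S_3\},\qquad F_i^n=R_i\setminus\mathrm{Col}_n=\{x_{ij},x_{il},T_i,S_j,S_l\},
\]
where $\{j,l,n\}=\{1,2,3\}$. They are chosen so that the analogue $F_i^n\cup F_k^n$ of a rectangle is the complement of a cross.

\begin{lemma}\label{lem:dualranks}
Let $\{i,k,m\}=\{1,2,3\}$ and $n\in\{1,2,3\}$.
\begin{enumerate}
\item[(a)] $r^*(F_i^n)=5$, $r^*(R_i)=7$ and $r^*(S_3)=1$.
\item[(b)] $r^*(F_i^n\cup F_k^n)=7$ if $(m,n)\neq(3,3)$, and $r^*(F_1^3\cup F_2^3)=8$.
\item[(c)] $r^*(F_1^n\cup F_2^n\cup F_3^n)=9$.
\item[(d)] $r^*(R_i\cup R_k)=9$.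
\item[(e)] $r^*\bigl((F_i^n\setminus\{x_{ij}\})\cup F_k^n\bigr)=7$ for $j\ne n$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The three sets are contained in $R_i$, so their complements contain $\mathrm{Row}_k\cup\mathrm{Row}_m$, which has rank $5$ by \eqref{eq:rule}. Hence $r^*$ equals the cardinality.

(b) The set has $8$ elements and its complement is $C_{mn}$, so $r^*=r(C_{mn})+8-5$. Use Lemma~\ref{lem:crosses}.

(c), (d) Each set has $11$ elements, and the complements are $\mathrm{Col}_n$ and $\mathrm{Row}_m$. So $r^*=3+11-5$.

(e) The set has $7$ elements and its complement is $C_{mn}\cup\{x_{ij}\}$. This contains $\mathrm{Row}_m$ and the two forms $x_{in},x_{ij}$ of row $i$, so its forms span $\Lambda$ and its rank is $5$. Hence $r^*=5+7-5$.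
\end{proof}

Items (a)--(e) correspond to the hypotheses of Proposition~\ref{prop:nine} under the substitution of ranks $\rho\mapsto2\rho+1$, except that the ninth rectangle has rank $8$ where the proposition predicts $7$.

\section{The dual lies in no class with the tripod property}\label{sec:exclusion}

\begin{proposition}\label{prop:exclusion}
If a class $\mathcal C$ of polymatroids has the tripod property, then $r^*\notin\mathcal C$.
\end{proposition}

The proof follows that of Proposition~\ref{prop:nine}. Intersections of subspaces are no longer available, so every new element must come from a tripod, and every statement about its position must come from the inequality of Lemma~\ref{lem:closure}(ii). One feature is new: the sets $F_1^n,F_2^n,F_3^n$ already share two elements $S_j,S_l$, and these must be located relative to the apex.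

\begin{proof}
Suppose that $r^*\in\mathcal C$, and let $h$ denote $r^*$ and its successive extensions in $\mathcal C$. The labels (a)--(e) refer to Lemma~\ref{lem:dualranks}, and (ii) refers to Lemma~\ref{lem:closure}(ii). Note that
\[
F_i^1=\{x_{i2},x_{i3},T_i,S_2,S_3\},\quad F_i^2=\{x_{i1},x_{i3},T_i,S_1,S_3\},\quad F_i^3=\{x_{i1},x_{i2},T_i,S_1,S_2\}.
\]

\emph{Step 1: two new elements.} For $n=1,2$ the sets $F_1^n,F_2^n,F_3^n$ have ranks $5$, pairwise ranks $7$ and total rank $9$, by (a), (b), (c). So they form $3$-tripods. Adjoin an apex $u$ for $n=2$ and an apex $v$ for $n=1$: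
\[
h(u)=h(v)=3,\qquad u\in\operatorname{cl}(F_i^2),\quad v\in\operatorname{cl}(F_i^1)\quad(i=1,2,3).
\]
The set $\{u,S_1,S_3\}$ lies in $\operatorname{cl}(F_1^2)\cap\operatorname{cl}(F_2^2)$, so (ii) gives $h(uS_1S_3)\le5+5-7=h(u)$. Thus $S_1,S_3\in\operatorname{cl}(u)$.

\emph{Step 2: $u$ is not a vertex.} We claim that $x_{il}\in\operatorname{cl}(\{x_{ij},T_i,u\})$ for every $i$ and $\{j,l\}=\{1,3\}$. Let $Y=F_i^2\setminus\{x_{il}\}=\{x_{ij},T_i,S_1,S_3\}$ and $k\neq i$. Since $u\in\operatorname{cl}(Y\cup u)\cap\operatorname{cl}(F_k^2)$, (ii) and (e) give
\[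
3=h(u)\le h(Yu)+h(F_k^2)-h(YuF_k^2)\le h(Yu)+5-7,
\]
so $h(Yu)\ge5$. On the other hand $Y\cup\{u,x_{il}\}\subseteq\operatorname{cl}(F_i^2)$, so $h(Yux_{il})\le5$. Hence $x_{il}\in\operatorname{cl}(Y\cup u)$. Finally $Y\cup u\subseteq\operatorname{cl}(\{x_{ij},T_i,u\})$, because $S_1,S_3\in\operatorname{cl}(u)$.

\emph{Step 3: the new line.} Put $W=\{u,v\}$. We claim that $h(W)=5$. For the upper bound we need $S_3\in\operatorname{cl}(v)$: the set $\{v,S_3\}$ lies in $\operatorname{cl}(F_1^1)\cap\operatorname{cl}(F_2^1)$, so $h(vS_3)\le5+5-7=h(v)$. Now $S_3\in\operatorname{cl}(u)\cap\operatorname{cl}(v)$, and (ii) with (a) gives $1=h(S_3)\le3+3-h(W)$, that is, $h(W)\le5$. For the lower bound, $\operatorname{cl}(F_1^1\cup u)$ contains $F_1^1$, the element $S_1$ by Step~1, and $x_{11}\in\operatorname{cl}(\{x_{13},T_1,u\})$ by Step~2. So it contains $R_1$, and $h(F_1^1W)\ge h(R_1)=7$. Since $v\in\operatorname{cl}(F_1^1)\cap\operatorname{cl}(W)$, (ii) gives $3=h(v)\le5+h(W)-7$, that is, $h(W)\ge5$.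

\emph{Step 4: the third sides and $W$.} Put $X_i=F_i^3$. We claim that $\operatorname{cl}(X_i\cup W)=\operatorname{cl}(R_i)$. First, $X_i\subseteq R_i$, and $u,v\in\operatorname{cl}(R_i)$ because $F_i^2,F_i^1\subseteq R_i$. Conversely, $R_i=X_i\cup\{S_3,x_{i3}\}$, where $S_3\in\operatorname{cl}(u)$ by Step~1 and $x_{i3}\in\operatorname{cl}(\{x_{i1},T_i,u\})$ by Step~2. Applying both inclusions to $i$ and to $k$ gives $\operatorname{cl}(X_i\cup X_k\cup W)=\operatorname{cl}(R_i\cup R_k)$. By (a) and (d),
\[
h(X_iW)=7,\qquad h(X_iX_kW)=9\quad(i\neq k).
\]

\emph{Step 5: conclusion.} By (a) and (b), $h(X_i)=5$ and $h(X_1X_3)=h(X_2X_3)=7$. With Steps 3 and 4, the triples $(X_1,X_3,W)$ and $(X_2,X_3,W)$ have ranks $5$, pairwise ranks $7$ and total rank $9$, so they are $3$-tripods. Lemma~\ref{lem:two} gives $\delta(X_1,X_2)\ge3$. But $\delta(X_1,X_2)=5+5-8=2$ by (b), a contradiction.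
\end{proof}

All nine crosses enter: the six crosses $C_{m1},C_{m2}$ in Step~1, the crosses $C_{23},C_{13}$ in the tripods of Step~5, and $C_{33}$ in the contradiction.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The matroid $M$ is algebraic over $\mathbb F_2$ by construction. If $M^*$ were algebraic over some field, $r^*$ would be an algebraic polymatroid, which Propositions~\ref{prop:algebraic} and~\ref{prop:exclusion} exclude.
\end{proof}

\begin{remark}
The role of characteristic $2$ can be seen from differentials. Let $M_d$ be the linear matroid over $L$ of the $15$ vectors $de\in\Omega_{L/K}$, $e\in E$. The space $\Omega_{L/K}$ has the basis $da_1,da_2,db_1,db_2,dt$, and each $dT_i$, $dS_j$ has coefficient $1$ at $dt$, so rule \eqref{eq:rule} holds in $M_d$. If $T_m+S_n=xx'$, then $dT_m+dS_n=x\,dx'+x'\,dx$, so the eight crosses $C_{mn}$ with $(m,n)\ne(3,3)$ have rank $4$ in $M_d$. Since $d(a_1^2)=0$, the cross $C_{33}$ has rank $4$ in $M_d$ as well. This is forced. The dual of $M_d$ is linear, hence algebraic, and the proof of Proposition~\ref{prop:exclusion} uses only the ranks in Lemma~\ref{lem:dualranks};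 so $C_{33}$ cannot have rank $5$ in $M_d$. The square $a_1^2$, invisible to $d$ but transcendental over the forms of $C_{33}$, is what separates $M$ from $M_d$ on this cross.
\end{remark}

\section{Entropy, characteristic, and larger ranks}\label{sec:more}

The entropy of a random variable $\alpha$ with finitely many values is $H(\alpha)=-\sum_a\Pr[\alpha=a]\log\Pr[\alpha=a]$, and $H(\alpha\mid\gamma)=H(\alpha,\gamma)-H(\gamma)$. If $\gamma$ is a function of $\alpha$, then $H(\alpha,\gamma)=H(\alpha)$. The tuple $\alpha^m$ of $m$ independent copies has entropy $mH(\alpha)$. For a random vector $\xi=(\xi_i)_{i\in N}$ with finitely many values, write $\xi_S=(\xi_i)_{i\in S}$. The \emph{entropy function} $S\mapsto H(\xi_S)$ is a polymatroid on $N$. A polymatroid $h$ is \emph{almost entropic} if $h=\lim_nc_nH_n$ pointwise, with $c_n>0$ and $H_n$ entropy functions; a matroid is almost entropic if its rank function is. We use two published results.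

\begin{theorem}[Ahlswede--K\"orner lemma, in the form of \cite{MMRV}]\label{thm:AK}
Let $\alpha_1,\dots,\alpha_s,\beta$ be jointly distributed finite random variables, and take $m$ independent copies. There are random variables $\gamma_m$, functions of $(\alpha_1^m,\dots,\alpha_s^m)$, such that $H(\alpha_V^m\mid\gamma_m)=mH(\alpha_V\mid\beta)+o(m)$ for all nonempty $V\subseteq\{1,\dots,s\}$.
\end{theorem}

\begin{theorem}[Mat\'u\v s \cite{Matus}]\label{thm:Matus}
Algebraic matroids are almost entropic.
\end{theorem}

Theorem~\ref{thm:AK} extracts from $\beta$ the part that concerns the $\alpha_i$: the variable $\gamma_m$ is determined by the $\alpha_i$ and reduces their entropies as much as $\beta$ does. With $X,Y$ as the $\alpha_i$ and $Z$ as $\beta$, the tripod equations turn this part into an apex. The error $o(m)$ is the reason for working with limits of entropy functions.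

\begin{proposition}\label{prop:entropic}
The class of almost entropic polymatroids has the tripod property.
\end{proposition}

\begin{proof}
Write $h(P\mid Q)=h(PQ)-h(Q)$. Let $(X,Y,Z)$ be a $\mu$-tripod of $h=\lim_nc_nH_n$ on $N$, where $H_n$ is the entropy function of $\xi^{(n)}$. For each $n$ apply Theorem~\ref{thm:AK} to $\alpha_1=\xi^{(n)}_X$, $\alpha_2=\xi^{(n)}_Y$, $\beta=\xi^{(n)}_Z$. Choose $m_n$ so large that the resulting variable, which we call $\eta_n$, satisfies
\begin{equation}\label{eq:error}
\Bigl|\tfrac1{m_n}H\bigl((\xi^{(n)}_P)^{m_n}\mid\eta_n\bigr)-H_n(P\mid Z)\Bigr|\le\frac1{n(1+c_n)}\qquad\text{for }P\in\{X,\;Y,\;X\cup Y\}.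
\end{equation}
Let $G_n$ be the entropy function on $N\cup\{c\}$ that assigns to $i\in N$ the $m_n$ copies of $\xi_i^{(n)}$ and to $c$ the variable $\eta_n$. Then $\frac{c_n}{m_n}G_n$ restricts to $c_nH_n$ on $N$. Its values are at most $c_nH_n(N)$, because $\eta_n$ is a function of the copies, and this bound converges to $h(N)$. So a subsequence converges to an almost entropic extension of $h$, again denoted $h$. Since $\eta_n$ is a function of the copies of $\xi^{(n)}_X$ and $\xi^{(n)}_Y$, we have $h(XYc)=h(XY)$. Multiplying \eqref{eq:error} by $c_n$ and passing to the limit gives $h(P\mid c)=h(P\mid Z)$ for $P\in\{X,Y,X\cup Y\}$. Therefore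
\[
h(c)=h(XYc)-h(XY\mid c)=h(XY)-h(XY\mid Z)=\delta(X\cup Y,Z)=\mu,
\]
\[
h(Xc)=h(c)+h(X\mid Z)=\mu+h(X)-\delta(X,Z)=h(X).
\]
So $c\in\operatorname{cl}(X)$, and exchanging $X$ and $Y$ gives $c\in\operatorname{cl}(Y)$. Finally $Z\cup c\subseteq\operatorname{cl}(X\cup Z)\cap\operatorname{cl}(Y\cup Z)$, so Lemma~\ref{lem:closure}(ii) and the tripod equations give
\[
\begin{aligned}
h(Zc)&\le h(XZ)+h(YZ)-h(XYZ)\\
&=\bigl(h(X)+h(Z)-\mu\bigr)+\bigl(h(Y)+h(Z)-\mu\bigr)-\bigl(h(X)+h(Y)+h(Z)-2\mu\bigr)=h(Z).
\end{aligned}
\]
Thus $c\in\operatorname{cl}(Z)$.
\end{proof}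

\begin{proof}[Proof of Theorem~\ref{thm:more}]
(1) By Propositions~\ref{prop:exclusion} and~\ref{prop:entropic}, $M^*$ is not almost entropic. If a class $\mathcal K$ contains all matroids algebraic in characteristic $2$ and consists of almost entropic matroids, then $M\in\mathcal K$ and $M^*\notin\mathcal K$. The algebraic matroids and the matroids algebraic in characteristic $2$ are almost entropic by Theorem~\ref{thm:Matus}, and by the same theorem the almost entropic matroids include all matroids algebraic in characteristic $2$. So each of the three classes is such a $\mathcal K$.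

(2) Let $M_0$ be algebraic over a field of characteristic $0$. By Lemma~\ref{lem:linear}(ii) it is linear over a field $L_0$ of characteristic $0$. Then $M_0^*$ is linear over $L_0$, hence algebraic over $L_0$ by Lemma~\ref{lem:linear}(i). Since $M_0^{**}=M_0$, the class is self-dual. The class for characteristic $2$ contains $M$ and not $M^*$, by Theorem~\ref{thm:main}.

(3) Add to $E$ a set $J$ of $\rho-5$ elements and a set $O$ of $\sigma-10$ elements. Map $J$ bijectively to new elements that are algebraically independent over $L$, and map every element of $O$ to $0$. This defines a matroid $M'$ on $E'=E\cup J\cup O$, algebraic over $\mathbb F_2$, with rank function $r'(G)=r(G\cap E)+|G\cap J|$. It has rank $\rho$ and $\rho+\sigma$ elements, hence corank $\sigma$. For $G\subseteq E$, formula \eqref{eq:dual} gives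
\[
(r')^*(G)=r(E\setminus G)+(\rho-5)+|G|-\rho=r^*(G).
\]
If $(M')^*$ were algebraic through a map $\phi$ on $E'$, the restriction of $\phi$ to $E$ would show that $M^*$ is algebraic, contrary to Theorem~\ref{thm:main}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{MMRV}
Makarychev, Makarychev, Romashchenko and Vereshchagin,
\emph{A new class of non-Shannon-type inequalities for entropies},
Commun. Inf. Syst. \textbf{2} (2002), 147--166.

\bibitem{Matus}
Mat\'u\v s,
\emph{Algebraic matroids are almost entropic},
Proc. Amer. Math. Soc. \textbf{152} (2024).

\bibitem{wiki}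
\emph{Dual matroid}, Wikipedia,
\texttt{https://en.m.wikipedia.org/wiki/Dual\_matroid}.

\end{thebibliography}
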